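# Zeros of $f''+Af=0$ when $|A(z)|(1-|z|^2)^2$ barely exceeds $1$

## 1. Two theorems on the excess over the critical bound

Let $\mathbb D=\{z\in\mathbb C:|z|<1\}$.

**Theorem 1.** For every $C>0$ there is a function $A$ analytic in $\mathbb D$ with
$$|A(z)|\,(1-|z|^2)^2\le 1+C(1-|z|),\qquad z\in\mathbb D, \tag{1}$$
such that $f''+Af=0$ has a solution $f\not\equiv0$ with infinitely many zeros in $\mathbb D$.

**Theorem 2.** Let $\psi:(0,1]\to(0,\infty)$ be non-decreasing.

* (a) If there are $c>0$, $t_0>0$ with $\psi(t)\le e^{-c/t}$ for $0<t<t_0$, then for every $A$ analytic in $\mathbb D$ with $|A(z)|(1-|z|^2)^2\le1+\psi(1-|z|)$ for $R_0<|z|<1$ (some $R_0<1$), every non-trivial solution of $f''+Af=0$ has finitely many zeros in $\mathbb D$.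
* (b) If there are no such $c,t_0$, that is, if $\liminf_{t\to0}t\log\frac1{\psi(t)}=0$, then there is $A$ analytic in $\mathbb D$ with $|A(z)|(1-|z|^2)^2\le1+\psi(1-|z|)$ in $\mathbb D$ and a solution $f\not\equiv0$ with infinitely many zeros in $\mathbb D$.

Here is what this says. If $A$ is analytic in $\mathbb D$, all solutions of $f''+Af=0$ are analytic in $\mathbb D$, and a non-trivial one has isolated zeros, so infinitely many zeros must accumulate at the circle $|z|=1$. We say that the equation has *finite oscillation* if every solution $f\not\equiv0$ has only finitely many zeros in $\mathbb D$. For instance $A\equiv0$ has finite oscillation, since its solutions are the linear functions. The question is whether (1), for some constant $0<C<\infty$, forces finite oscillation. Theorem 1 answers no, however small $C$ is.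

Theorem 2 replaces $C(1-|z|)$ by a general monotone excess $\psi(1-|z|)$ and finds the exact threshold: finite oscillation is forced precisely when $\psi(t)\le e^{-c/t}$ near $0$ for some $c>0$. The two cases are exhaustive. If no $c,t_0$ as in (a) exist, then for every $c>0$ there are arbitrarily small $t$ with $t\log\frac1{\psi(t)}<c$, so the liminf is at most $0$; and it is at least $0$ because $\psi\le\psi(1)$. The functions $Ct$, $t^{100}$, $e^{-1/\sqrt t}$ and $\exp\big(-1/(t\log\frac et)\big)$ all fall under (b), since $t\log\frac1\psi\to0$ for each; $e^{-1/t}$ falls under (a). Theorem 1 is the case $\psi(t)=Ct$ of (b), but we prove it first and separately: the argument is shorter and already contains the main device.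

Conventions: $\mathbb H=\{\operatorname{Im}z>0\}$, $y=\operatorname{Im}z$, $\eta=\operatorname{Im}w$. The letter $K$ denotes positive constants that may change from line to line; their dependence is stated where it matters.

## 2. The same equation on the half-plane

The zeros will be placed near boundary points, and scaling is easiest on $\mathbb H$. Recall the Schwarzian derivative of a locally injective analytic function, $S_\phi=(\phi''/\phi')'-\frac12(\phi''/\phi')^2$. It vanishes for Möbius maps, and $S_{m\circ\phi}=S_\phi$ for Möbius $m$. For $\phi(\xi)=e^{2\xi}$ we have $\phi''/\phi'=2$, so $S_\phi=-2$.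

Let $f''+Af=0$ and let $\phi$ be locally injective on a simply connected domain. Put $u=\phi'^{-1/2}$ and $v=(f\circ\phi)u$. Since $\phi'=u^{-2}$, we get $v'=f'(\phi)u^{-1}+f(\phi)u'$ and then
$$v''=f''(\phi)\phi'u^{-1}-f'(\phi)u^{-2}u'+f'(\phi)\phi'u'+f(\phi)u''=-A(\phi)\phi'^2v+\frac{u''}{u}v .$$
As $u'/u=-\frac12\phi''/\phi'$, we have $u''/u=(u'/u)'+(u'/u)^2=-\frac12S_\phi$. So
$$v''+\big(A(\phi)\phi'^2+\tfrac12S_\phi\big)v=0 ,$$
and the zeros of $v$ are the preimages of the zeros of $f$.

Apply this to the inverse $\phi:\mathbb D\to\mathbb H$ of $\zeta=(z-i)/(z+i)$. With $A_{\mathbb D}=(A\circ\phi)\phi'^2$ and the isometry relation $|\phi'(\zeta)|(1-|\zeta|^2)=2y$,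
$$|A_{\mathbb D}(\zeta)|\,(1-|\zeta|^2)^2=4y^2|A(z)| . \tag{2}$$
The same works from $\mathbb D$ to $\mathbb H$. So the critical inequality is $4y^2|A|\le1$ on $\mathbb H$.

We also need to translate $1-|\zeta|$. We have $1-|\zeta|^2=4y/|z+i|^2$ and $|z+i|^2=|z|^2+2y+1\le2(1+|z|^2)$. As $\frac12(1-|\zeta|^2)\le1-|\zeta|\le1-|\zeta|^2$,
$$\frac{y}{1+|z|^2}\le1-|\zeta|,\qquad 1-|\zeta|\ge\frac{2y}{|z+i|^2}, \tag{3}$$
and, because $|z+i|\ge\frac12$ for $|z|\le\frac12$,
$$1-|\zeta|\le\frac{4y}{|z+i|^2}\le16y\qquad(|z|\le\tfrac12). \tag{4}$$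

## 3. Equations that can be solved by hand

Take $A(z)=\dfrac{a}{4z^2}$ on $\mathbb H$ with $a>0$. Then $4y^2|A|=a\,y^2/|z|^2\le a$, with equality on the imaginary axis. Powers $z^s$ solve the equation when $s(s-1)+\frac a4=0$, i.e. $s=\frac12\pm\frac12\sqrt{1-a}$.

If $a=1$, the solutions are $z^{1/2}(c_1+c_2\log z)$. Since $\log$ is injective on $\mathbb H$, each non-trivial one has at most one zero. If $a>1$, put $\tau=\frac12\sqrt{a-1}$; then $z^{1/2}\sin\big(\tau(\log z-\frac{i\pi}2)\big)$ is a solution, with zeros $z=ie^{\pi n/\tau}$, $n\in\mathbb Z$. So a constant excess, $|A_{\mathbb D}|(1-|\zeta|^2)^2\le1+\text{const}$, allows infinite oscillation; the constant $1$ is critical, and the question concerns an excess that tends to $0$ at the boundary.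

The case $a=1$, moved by a Möbius map so that the imaginary axis becomes the unit semicircle, will be our main model:
$$S(w)=\frac1{(w^2-1)^2},\qquad F_0(w)=\sqrt{1-w^2},\qquad \omega(w)=\log\frac{1+w}{1-w}.$$
For $w\in\mathbb H$ the number $1-w^2$ is not in $(-\infty,0]$, so $F_0$ (principal branch) is analytic and zero-free in $\mathbb H$; and $F_0''=-(1-w^2)^{-3/2}$, i.e. $F_0''+SF_0=0$. The Möbius map $w\mapsto\frac{1+w}{1-w}$ has positive determinant, hence maps $\mathbb H$ onto $\mathbb H$; so $\omega$ (principal logarithm) is analytic and injective in $\mathbb H$ with $0<\operatorname{Im}\omega<\pi$ and $\omega'=2/(1-w^2)$. Since $(F_0^2\,\omega')'=0$, the function $F_0\omega$ is a second solution. Moreover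
$$|w^2-1|^2=(|w|^2-1)^2+4\eta^2,\qquad\text{so } 4\eta^2|S(w)|\le1\ \ (w\in\mathbb H), \tag{5}$$
with equality exactly on $|w|=1$. (Expand $|w|^4-2\operatorname{Re}w^2+1$ with $\operatorname{Re}w^2=|w|^2-2\eta^2$.)

## 4. Strip coordinates and an energy inequality for two zeros

Geodesics of $\mathbb H$ are vertical half-lines and semicircles centred on $\mathbb R$. Let $\phi(\xi)=m(ie^{2\xi})$ on the strip $|\operatorname{Im}\xi|<\frac\pi4$, with $m$ a real Möbius map of $\mathbb H$. Since $ie^{2\xi}$ has argument $\frac\pi2+2\operatorname{Im}\xi$, the map $\phi$ is a conformal bijection onto $\mathbb H$, $\phi(\mathbb R)$ is a geodesic, and by invariance of $|du|/\operatorname{Im}u$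
$$|\phi'(\xi)|\cos(2\operatorname{Im}\xi)=2\operatorname{Im}\phi(\xi). \tag{6}$$
Every geodesic arises. For a given one, $m$ is unique up to maps preserving the imaginary axis, $u\mapsto\lambda u$ and $u\mapsto-\lambda/u$ ($\lambda>0$), so $\phi$ is unique up to real translations and $\xi\mapsto-\xi$ (note $ie^{-2\xi}=-1/(ie^{2\xi})$). Since $S_\phi=-2$,
$$v=f(\phi)\phi'^{-1/2}\ \text{ satisfies }\ v''+gv=0,\qquad g=A(\phi)\phi'^2-1. \tag{7}$$
On $\mathbb R$, (6) gives $|1+g|=4y^2|A|$. So the critical bound is $|1+g|\le1$.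

For the unit semicircle we use $\Theta(\xi)=\tanh(\xi+\frac{i\pi}4)=\frac{u-1}{u+1}$ with $u=ie^{2\xi}$. Then $\Theta(0)=i$, $\Theta'=1-\Theta^2$, and for real $\sigma$
$$\Theta(\sigma)=\tanh2\sigma+i\operatorname{sech}2\sigma .$$
Also $\omega(\Theta(\xi))=\log u=2\xi+\frac{i\pi}2$: up to normalisation, $\omega$ is the strip coordinate. When $A=S$ and $\phi=\Theta$ we get $1+g=S(\Theta)(1-\Theta^2)^2=1$, so $g=0$ and $v$ is affine. This explains the solutions $F_0$, $F_0\omega$ above.

**Lemma 3.** Let $A$ be analytic in $\mathbb H$, let $f\not\equiv0$ solve $f''+Af=0$, and let $f(z_1)=f(z_2)=0$, $z_1\ne z_2$. Let $\phi$ parametrize the geodesic through $z_1,z_2$ so that these points correspond to $\sigma_1<\sigma_2$ and $\phi(0)$, $0\in[\sigma_1,\sigma_2]$, is a highest point of the closed geodesic segment; let $h=\operatorname{Im}\phi(0)$.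

* (a) $\operatorname{Im}\phi(\sigma)\le h\operatorname{sech}2\sigma$ on $[\sigma_1,\sigma_2]$. If $0$ is interior, the geodesic is a semicircle with top $\phi(0)$ and radius $h$.
* (b) Let $e\ge0$ be continuous on $[\sigma_1,\sigma_2]$ with $4y^2|A|\le1+e$ along the segment, $\alpha=\int e\,d\sigma$, and $\int|\sigma|e\,d\sigma\le\frac14$. Then $d:=e-\operatorname{Re}g\ge0$, $v(0)\ne0$, and if we normalise $|v(0)|=1$, then
$$\tfrac12\int_{\sigma_1}^{\sigma_2}|v'|^2+\int_{\sigma_1}^{\sigma_2} d\,|v|^2\le2\alpha,\qquad |v(\sigma)-v(0)|\le2(\alpha|\sigma|)^{1/2}. \tag{8}$$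

*Proof of (a).* For a semicircle of radius $\rho$, one parametrization is $x+\rho\Theta$, so $\operatorname{Im}\phi(\sigma)=\rho\operatorname{sech}2(\sigma+\beta)$ for a real $\beta$. If the top lies in the segment, it is the unique highest point, so $\beta=0$, $\rho=h$, and there is equality. Otherwise the height is strictly monotone on the segment, so $0$ is an endpoint, and $\beta$ has the sign of the $\sigma$ in the segment; then $\cosh2(\sigma+\beta)\ge\cosh2\sigma\cosh2\beta$ and $h=\rho\operatorname{sech}2\beta$ give the claim. On a vertical line $0$ is an endpoint as well, and the height is $he^{-2|\sigma|}\le h\operatorname{sech}2\sigma$.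

*Proof of (b).* From $|1+g|\le1+e$ we get $\operatorname{Re}g\le e$, i.e. $d\ge0$. Multiply $v''+gv=0$ by $\bar v$, integrate by parts (the boundary terms vanish) and take real parts. With $\mathcal E=\int|v'|^2$ this gives $\mathcal E=\int(e-d)|v|^2$. By Cauchy–Schwarz $|v(\sigma)-v(0)|^2\le|\sigma|\mathcal E$, so $|v|^2\le2|v(0)|^2+2|\sigma|\mathcal E$ and
$$\mathcal E+\int d|v|^2=\int e|v|^2\le2\alpha|v(0)|^2+2\mathcal E\int|\sigma|e\le2\alpha|v(0)|^2+\tfrac12\mathcal E .$$
If $v(0)=0$ then $\mathcal E=0$, so $v\equiv0$, a contradiction. With $|v(0)|=1$ we get the first part of (8), hence $\mathcal E\le4\alpha$ and the second part. $\square$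

With $e=0$ this is the classical theorem of Nehari: if $4y^2|A|\le1$ in $\mathbb H$, a non-trivial solution has at most one zero. Indeed (8) with $\alpha=0$ makes $v$ constant with $|v|=1$, contradicting $v(\sigma_1)=0$.

## 5. Where the energy inequality stops

The natural attempt to prove finite oscillation under (1) is to run Lemma 3 with a small $e$. Suppose zeros accumulate at a boundary point; rotate it to $\zeta=-1$, that is $z=0$. By (4), $4y^2|A|\le1+C'y$ for $|z|\le\frac12$, with $C'=16C$. Let $z_1\ne z_2$ be zeros in $\{|z|<\delta\}\cap\mathbb H$, where $\delta\le\frac12$ and $C'\delta\le\frac14$. The half-disc is hyperbolically convex, so it contains the segment and $h<\delta$. By Lemma 3(a), $e(\sigma)=C'\operatorname{Im}\phi(\sigma)\le C'h\operatorname{sech}2\sigma$. Now $\int_{\mathbb R}\operatorname{sech}2\sigma\,d\sigma=\frac\pi2$ and $\int_{\mathbb R}|\sigma|\operatorname{sech}2\sigma\,d\sigma\le4\int_0^\infty\sigma e^{-2\sigma}d\sigma=1$, so (8) applies with $\alpha\le\frac\pi2C'h$: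
$$|v(\sigma)|\ge1-(2\pi C'h|\sigma|)^{1/2}.$$
Hence both zeros have $|\sigma_j|\ge\frac1{2\pi C'h}$, so their heights are at most $h\operatorname{sech}\frac1{\pi C'h}\le2he^{-1/(\pi C'h)}$. In particular two low zeros are never on one vertical line.

That is all. The inequality says that two zeros are very far apart and exponentially low compared with the top of their geodesic. It does not say that they are absent, and no positive $e$ would give more. A one-dimensional model shows that such zeros can be expected. Consider $v''+\kappa\,1_{[-1,1]}v=0$ on $\mathbb R$ with $v(0)=1$, $v'(0)=0$. Then $v=\cos(\sqrt\kappa\,\sigma)$ for $|\sigma|\le1$, and $v$ is affine for $|\sigma|\ge1$; for small $\kappa$ it vanishes at $|\sigma|=1+\cot(\sqrt\kappa)/\sqrt\kappa\sim\frac1\kappa$. A push of size $\kappa$ near the top of the geodesic produces two zeros at distance about $1/\kappa$, i.e. at height of order $e^{-\text{const}/\kappa}$.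

So we turn the obstacle into a construction. For zeros on a semicircle of radius $\varepsilon$, inequality (1) permits an excess of order $\varepsilon$ at the top, so we may take $\kappa$ proportional to $\varepsilon$. Three things remain: the push must be analytic; the zeros must be at exactly prescribed points; and infinitely many such pairs must fit into one equation.

## 6. Analytic pushes with prescribed integrals

Let $\mathcal A$ be the set of rational functions with all poles in $\{\operatorname{Im}z<0\}$ which are $O(|z|^{-4})$ at $\infty$, and let $\mathcal Q\subset\mathcal A$ be those with poles only at $-2i$. For example $(w+2i)^{-4}\in\mathcal Q$. For $Q\in\mathcal Q$ put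
$$\lambda_\pm(Q)=\int_i^{\pm1}Q(t)(1-t^2)\,dt\qquad\text{(any path in }\overline{\mathbb H}). \tag{9}$$

These numbers are what counts to first order. Consider $F''+(S+\kappa Q)F=0$ and let $w=\Theta(\sigma)$ run along the unit semicircle. In the coordinate $\sigma$ the equation for $v$ is $v''+\kappa q\,v=0$ with $q=Q(\Theta)(1-\Theta^2)^2$. As $dw=(1-w^2)d\sigma$, we have $\lambda_\pm(Q)=\int_0^{\pm\infty}q\,d\sigma$. With $v(0)=1$, $v'(0)=0$, to first order $v(\sigma)\approx1-\kappa\int_0^\sigma(\sigma-\tau)q(\tau)d\tau$, which is about $1-\kappa\lambda_\pm\sigma$ far out on the two sides. If $\lambda_\pm=\pm2$, we expect zeros near $\sigma=\pm\frac1{2\kappa}$, i.e. at height about $\operatorname{sech}\frac1\kappa\approx2e^{-1/\kappa}$ near $w=\pm1$. This is only a guide; Section 7 proves it.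

In general $\lambda_\pm(Q)$ are not real. For $Q=(t+2i)^{-4}$ and $s=t+2i$ we have $1-t^2=5+4is-s^2$, an antiderivative of $Q(1-t^2)$ is $-\frac5{3s^3}-\frac{2i}{s^2}+\frac1s$, its values at $t=1$ and $t=i$ are $\frac{2-14i}{75}$ and $-\frac{14i}{81}$, and so $\lambda_+(Q)=\frac2{75}-\frac{28i}{2025}$. We therefore prescribe the values.

**Lemma 4.** There are $Q_1,Q_2\in\mathcal Q$ with $\lambda_+(Q_1)=2$, $\lambda_-(Q_1)=0$, $\lambda_+(Q_2)=0$, $\lambda_-(Q_2)=-2$.

*Proof.* We look for an antiderivative. Let $G(t)=P(t)/(t+2i)^5$ with $\deg P\le4$. The conditions $G(i)=0$, $G'(\pm1)=0$ and prescribed values $G(\pm1)$ are the five Hermite conditions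
$$P(i)=0,\qquad P(\pm1)=(\pm1+2i)^5G(\pm1),\qquad P'(\pm1)=\frac{5P(\pm1)}{\pm1+2i},$$
so such a $P$ exists. Put $Q=G'/(1-t^2)$. As $G'(\pm1)=0$, the only pole is at $-2i$; as $G=O(t^{-1})$, we have $G'=O(t^{-2})$ and $Q=O(t^{-4})$. Finally $\lambda_\pm(Q)=G(\pm1)-G(i)=G(\pm1)$. $\square$

We fix $Q_1,Q_2$. They are two complex tuning knobs, one for each zero.

## 7. Replacing one boundary zero by two zeros

Suppose $f$ has a simple zero at a real point $x_0$, so $f(z)\approx z-x_0$ nearby. In the variable $w=(z-x_0)/\varepsilon$ with $|w|$ large, $i\varepsilon F_0(w)\approx\varepsilon w=z-x_0$ (at $w=i\eta$ both are $i\varepsilon\eta$ to leading order). So the model equation with coefficient $\varepsilon^{-2}S(w)$ can be inserted at scale $\varepsilon$ around $x_0$ without disturbing $f$ away from $x_0$. Instead of one boundary zero it has the two boundary zeros $w=\pm1$ of $F_0$, and a push of size $\kappa$ moves these into $\operatorname{Im}w>0$. We arrange that one becomes an interior zero,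 to be kept, while the other ends up exactly on the line $\operatorname{Im}z=0$, where the next insertion takes place. To keep the poles out of $\overline{\mathbb H}$ we shift $w$ by $ib$ with $b=e^{-1/\kappa}$.

**Proposition 5.** Fix $Q^*\in\mathcal Q$ with $\lambda_\pm(Q^*)=\pm2$. Let $A\in\mathcal A$, $x_0\in\mathbb R$, and let $f$ solve $f''+Af=0$ on a half-plane containing $\overline{\mathbb H}$, with $f(x_0)=0$, $f'(x_0)=1$. Let $\varepsilon\to0^+$ (possibly along a sequence), $\kappa=\kappa(\varepsilon)\to0^+$, $b=e^{-1/\kappa}$, and let $A_\varepsilon\in\mathcal A$ satisfy, for some $M$: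

1. $|A_\varepsilon|\le M$ on $\overline{\mathbb H}$;
2. $A_\varepsilon\to A$ locally uniformly in $\mathbb H$;
3. $\varepsilon^2|A_\varepsilon(z)|\le\kappa^{3/2}$ for $z\in\overline{\mathbb H}$, $|z-x_0|\le2\varepsilon$.

Then for all sufficiently small $\varepsilon$ there is $c\in\mathbb C^2$ with $|c_j|\le K\kappa^{1/2}\le1$, where $K$ depends only on $Q^*,Q_1,Q_2$, such that with $Q=Q^*+c_1Q_1+c_2Q_2$ and
$$T(z)=\varepsilon^{-2}\big(S(w)+\kappa Q(w)\big),\qquad w=\frac{z-x_0}\varepsilon+ib, \tag{10}$$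
the equation $\tilde f''+(A_\varepsilon+T)\tilde f=0$ has a solution $\tilde f\not\equiv0$ on a half-plane containing $\overline{\mathbb H}$ with
$$\tilde f(x_0-\varepsilon)=0,\qquad\tilde f(x_0+\varepsilon+i\varepsilon b)=0,$$
and $\tilde f\to f$ locally uniformly in $\mathbb H$ as $\varepsilon\to0$. Moreover $T\in\mathcal A$ and, with $\eta=\operatorname{Im}w$, so that $y=\varepsilon(\eta-b)$,
$$4y^2|T(z)|=4(\eta-b)^2|S(w)+\kappa Q(w)|\le4\eta^2|S(w)+\kappa Q(w)|\le1+4\eta^2\kappa|Q(w)|\quad(z\in\mathbb H), \tag{11}$$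
$$|T(z)|\le K\varepsilon^2|z-x_0|^{-4}\qquad(z\in\mathbb H,\ |z-x_0|\ge4\varepsilon). \tag{12}$$

*Proof.*

**Step 1: size of $T$.** This step checks everything that concerns $T$ alone, for $|c_j|\le1$, $\kappa\le1$. The poles of $T$ correspond to $w=\pm1$ and $w=-2i$, so they lie at $\operatorname{Im}z=-\varepsilon b$ and $\operatorname{Im}z=-\varepsilon(2+b)$; and $T=O(|z|^{-4})$. So $T\in\mathcal A$. Inequality (11) is (5). If $|z-x_0|\ge4\varepsilon$, then $|w|\ge\frac{|z-x_0|}\varepsilon-1\ge\frac{|z-x_0|}{2\varepsilon}\ge2$, and $|S|+\kappa|Q|\le K|w|^{-4}$ for $w\in\mathbb H$, $|w|\ge2$; this gives (12).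

**Step 2: the equation near $x_0$ as a first-order system.** This step rewrites the equation at scale $\varepsilon$ as a perturbation of the model. Let
$$E(w)=\varepsilon^2A_\varepsilon\big(x_0+\varepsilon(w-ib)\big),\qquad p=\kappa Q+E,\qquad |c_j|\le1 .$$
Choose a half-plane $\{\operatorname{Im}w>b'\}$, $0<b'<b$, free of poles of $E$; this is possible because $A_\varepsilon$ has finitely many poles, all in $\{\operatorname{Im}z<0\}$. On it let $F''+(S+p)F=0$, $F(i)=F_0(i)$, $F'(i)=F_0'(i)$. Write $F=F_0v$. Then $F_0v''+2F_0'v'+pF_0v=0$; multiplying by $F_0$ gives $(F_0^2v')'=-pF_0^2v$. As $F_0^2=1-w^2$,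
$$(1-w^2)v'=m,\qquad m'=-p(1-w^2)v,\qquad v(i)=1,\ m(i)=0. \tag{13}$$
The target points are $w_+=1+2ib$ and $w_-=-1+ib$: they correspond to $z=x_0+\varepsilon+i\varepsilon b$ and $z=x_0-\varepsilon$. We need $v(w_\pm)=0$.

**Step 3: rough bounds along two paths.** This step bounds $v$ and $m$ on the way to $w_\pm$. Let $\gamma_\pm$ go from $i$ horizontally to $\pm1+i$ and then vertically down to $w_\pm$. In this and the next step constants depend only on $Q^*,Q_1,Q_2$. On $\gamma_\pm$ we have $|w-ib|\le\sqrt2$, so $|E|\le\kappa^{3/2}$ by hypothesis 3, and $|p|\le K\kappa$. On the horizontal part $|1-w^2|\ge2$ by (5). On the vertical part $w=\pm1+i\eta$ and $|1-w^2|=|\eta^2\mp2i\eta|=\eta\sqrt{4+\eta^2}\in[2\eta,3\eta]$. Hence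
$$\int_{\gamma_\pm}\frac{|ds|}{|1-s^2|}\le1+\tfrac12\log\tfrac1b=1+\frac1{2\kappa}\le\frac2\kappa .$$
Integrating (13) twice and exchanging the order of integration,
$$v(w)=1-\int_i^w\Big(\int_t^w\frac{ds}{1-s^2}\Big)p(t)(1-t^2)v(t)\,dt\qquad\text{(along }\gamma_\pm).$$
The kernel is at most $\frac2\kappa\cdot K\kappa=K$ and the path has length at most $2$, so Gronwall's inequality gives $|v|\le K$ on $\gamma_\pm$. Then $|m|\le K\kappa$. Integrating $v'=m/(1-s^2)$, we get $|v-1|\le K\kappa$ on the horizontal part and $|v-1|\le K\kappa(1+\log\frac1\eta)$ on the vertical part.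

**Step 4: the values $v(w_\pm)$.** This step makes the heuristic $v\approx1-\kappa\lambda_\pm\sigma$ exact up to $O(\kappa^{1/2})$. First,
$$m(w_\pm)=-\int_{\gamma_\pm}p(1-t^2)\,dt-\int_{\gamma_\pm}p(1-t^2)(v-1)\,dt .$$
The last integral is $O(\kappa^2)$ because $\int_0^1(1+\log\frac1\eta)d\eta<\infty$. In the first, $E$ contributes $O(\kappa^{3/2})$, while $\int_{\gamma_\pm}Q(1-t^2)dt=\lambda_\pm(Q)-\int_{w_\pm}^{\pm1}Q(1-t^2)dt=\lambda_\pm(Q)+O(b^2)$, and $b^2=e^{-2/\kappa}=O(\kappa^{1/2})$. So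
$$m(w_\pm)=-\kappa\lambda_\pm(Q)+O(\kappa^{3/2}).$$
At $s=\pm1+i\eta$ on the vertical part, $m(s)-m(w_\pm)=O\big(\kappa\int_0^\eta\tau\,d\tau\big)=O(\kappa\eta^2)$; on the horizontal part it is $O(\kappa)$. Therefore $\int_{\gamma_\pm}\frac{|m(s)-m(w_\pm)|}{|1-s^2|}|ds|=O(\kappa)$, and since $\frac1{1-s^2}=\frac12\omega'$,
$$v(w_\pm)=1+\tfrac12m(w_\pm)\big(\omega(w_\pm)-\omega(i)\big)+O(\kappa).$$
Here $\omega(i)=\frac{i\pi}2$, and from $\frac{1+w_+}{1-w_+}=\frac{2+2ib}{-2ib}$, $\frac{1+w_-}{1-w_-}=\frac{ib}{2-ib}$, $0<\operatorname{Im}\omega<\pi$ and $\log\frac1b=\frac1\kappa$ we read off $\omega(w_\pm)=\pm\frac1\kappa+O(1)$. Since $\lambda_+(Q)=2+2c_1$ and $\lambda_-(Q)=-2-2c_2$,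
$$\begin{aligned}v(w_+)&=1-\tfrac12\lambda_+(Q)+O(\kappa^{1/2})=-c_1+O(\kappa^{1/2}),\\ v(w_-)&=1+\tfrac12\lambda_-(Q)+O(\kappa^{1/2})=-c_2+O(\kappa^{1/2}),\end{aligned} \tag{14}$$
uniformly for $|c_j|\le1$, with constants depending only on $Q^*,Q_1,Q_2$.

**Step 5: tuning.** This step makes both values vanish exactly. For fixed $\varepsilon$ the coefficient $S+p$ is affine in $c$, so $v(w_\pm)$ depends continuously on $c$. Let $K$ be the constant in the error terms of (14) and let $\kappa$ be so small that $K\kappa^{1/2}\le1$. By (14) the map $c\mapsto c+(v(w_+),v(w_-))$ sends the polydisc $\{|c_j|\le K\kappa^{1/2}\}$ continuously into itself. By Brouwer's theorem it has a fixed point, and there $v(w_\pm)=0$. Fix this $c$ and put $\tilde f(z)=i\varepsilon F(w)$. Then $\tilde f''=-\varepsilon^{-2}(S+\kappa Q+E)\tilde f=-(T+A_\varepsilon)\tilde f$, and $\tilde f$ has the two required zeros. It is non-trivial because $F(i)=\sqrt2$.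

**Step 6: a bound for $\tilde f$ above $x_0$.** To compare $\tilde f$ with $f$ we follow both along the vertical line through $x_0$. From here on $K$ may also depend on $M$. Put
$$\tilde\varphi(t)=\tfrac1i\tilde f(x_0+it)=\varepsilon F(i\eta),\quad\eta=b+\tfrac t\varepsilon,\qquad\varphi(t)=\tfrac1if(x_0+it),\qquad\varphi_0(t)=\varepsilon\sqrt{1+\eta^2}.$$
Then $\varphi''=A\varphi$, $\varphi(0)=0$, $\varphi'(0)=1$, $\tilde\varphi''=(A_\varepsilon+T)\tilde\varphi$ (coefficients at $x_0+it$) and $\varphi_0''=\varepsilon^{-1}(1+\eta^2)^{-3/2}=\varepsilon^{-2}S(i\eta)\varphi_0$. Let $t_1=\varepsilon(1-b)$, so that $w=i$ at $t_1$, and write $\tilde\varphi=\varphi_0v$ on $[t_1,1]$. Then $v(t_1)=1$, $v'(t_1)=0$, $(\varphi_0^2v')'=(A_\varepsilon+\varepsilon^{-2}\kappa Q)\varphi_0^2v$, and so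
$$\varphi_0^2v'(t)=\int_{t_1}^tA_\varepsilon\varphi_0^2v\,ds+\kappa\int_{t_1}^tQ(i\eta)(1+\eta^2)v\,ds. \tag{15}$$
Let $V(t)=\max_{[t_1,t]}|v|$. As $\varphi_0$ is increasing, the first term contributes at most $M\int_{t_1}^tV$ to $|v'(t)|$. As $|Q(i\eta)|\le K(1+\eta^2)^{-2}$ and $ds=\varepsilon\,d\eta$, the second integral is at most $K\varepsilon V(t)$, so the second term contributes at most $\frac{K\kappa V(t)}{\varepsilon(1+\eta^2)}$, and the integral of this contribution over $[t_1,t]$ is at most $K\kappa V(t)$. Hence $V(t)\le1+M\int_{t_1}^tV+K\kappa V(t)$ for $t\le1$. For $K\kappa\le\frac12$ Gronwall gives $V\le2e^{2M}$.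

**Step 7: the limit above $x_0$.** This step identifies the limit of $v$. Extend $v=1$ to $[0,t_1]$ and write $v=1+I+r$ on $[0,1]$, where $I=0$ on $[0,t_1]$, $I'=\varphi_0^{-2}\int_{t_1}^tA_\varepsilon\varphi_0^2v\,ds$ on $[t_1,1]$. Then $|I'|\le K$ and $|r|\le K\kappa$. By Arzelà–Ascoli, every sequence $\varepsilon\to0$ has a subsequence along which $v\to v_*$ uniformly on $[0,1]$, $v_*$ continuous. Also $t_1\to0$, $\varphi_0(t)=\sqrt{\varepsilon^2+(t+\varepsilon b)^2}\to t$ uniformly, and $A_\varepsilon(x_0+it)\to A(x_0+it)$ boundedly for $t>0$. By dominated convergence $I'(t)\to t^{-2}\int_0^tA(x_0+i\tau)\tau^2v_*(\tau)d\tau$ for each $t\in(0,1]$, and, as $|I'|\le K$, once more by dominated convergence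
$$v_*(t)=1+\int_0^ts^{-2}\int_0^sA(x_0+i\tau)\tau^2v_*(\tau)\,d\tau\,ds .$$
So $(t^2v_*')'=At^2v_*$. With $\varphi_*=tv_*$ we have $(t^2v_*')'=t\varphi_*''$, hence $\varphi_*''=A\varphi_*$ on $(0,1]$. The coefficient is continuous on $[0,1]$, so $\varphi_*$ extends to a $C^2$ solution on $[0,1]$, with $\varphi_*(0)=0$ and $\varphi_*'(0)=\lim_{t\to0}\varphi_*(t)/t=v_*(0)=1$. Thus $\varphi_*=\varphi$, whatever the subsequence, and $v\to v_*=\varphi/t$ for the full family.

**Step 8: convergence in $\mathbb H$.** This step passes from one line to the half-plane. At $t=1$ the $\kappa$-term of $v'$ is at most $\frac{K\kappa}{\varepsilon(1+\varepsilon^{-2})}=O(\kappa\varepsilon)$, so $v'(1)\to v_*'(1)$. Moreover $\varphi_0(1)\to1$, $\varphi_0'(1)=\eta/\sqrt{1+\eta^2}\to1$. So $\tilde\varphi(1)\to v_*(1)=\varphi(1)$ and $\tilde\varphi'(1)\to v_*(1)+v_*'(1)=\varphi'(1)$, i.e. $\tilde f(x_0+i)\to f(x_0+i)$ and $\tilde f'(x_0+i)\to f'(x_0+i)$. By hypothesis 2 and (12), $A_\varepsilon+T\to A$ locally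 uniformly in $\mathbb H$. Continuous dependence of solutions of linear equations on initial data and coefficients gives $\tilde f\to f$ locally uniformly in $\mathbb H$. $\square$

## 8. Iterating the replacement: proof of Theorem 1

Let $\mathcal K_k=\{|z|\le k+1,\ y\ge\frac1{k+1}\}$. These compact sets increase, and their interiors exhaust $\mathbb H$. Call the following data a *chain*: for $k=0,1,2,\dots$

* (C1) $A_k\in\mathcal A$, $x_k\in\mathbb R$ with $|x_k|\le\frac12-2^{-k-1}$, and a solution $f_k\not\equiv0$ of $f''+A_kf=0$ on a half-plane containing $\overline{\mathbb H}$ with $f_k(x_k)=0$;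
* (C2) for $j\ge1$ a closed disc $D_j\subset\mathbb H$, the discs being pairwise disjoint, such that $f_j$ has a zero in the interior of $D_j$ and $\mu_j:=\min_{\partial D_j}|f_j|>0$;
* (C3) $|f_{k+1}-f_k|\le2^{-k-2}\min(1,\mu_1,\dots,\mu_k)$ on $\mathcal K_k\cup D_1\cup\dots\cup D_k$, and $|A_{k+1}-A_k|\le2^{-k}$ on $\mathcal K_k$.

The stage $k=0$ will always be $A_0=0$, $x_0=0$, $f_0(z)=z$.

**Lemma 6.** For a chain, $A_k\to A$ and $f_k\to f$ locally uniformly in $\mathbb H$, $f''+Af=0$, $f\not\equiv0$, and $f$ has infinitely many zeros in $\mathbb H$.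

*Proof.* Convergence follows from (C3), and the equation passes to the limit. On $\partial D_j$, (C3) gives $|f-f_j|\le\sum_{k\ge j}2^{-k-2}\mu_j<\mu_j\le|f_j|$. So $f\not\equiv0$, and by Rouché's theorem $f$ has a zero in $D_j$. The discs are disjoint. $\square$

**Lemma 7.** Let stages $0,\dots,k$ of a chain be given. Apply Proposition 5 to $A=A_k$, $x_0=x_k$, $f=f_k/f_k'(x_k)$ and any admissible $A_\varepsilon,\kappa$, and put
$$A_{k+1}=A_\varepsilon+T,\qquad f_{k+1}=f_k'(x_k)\tilde f,\qquad x_{k+1}=x_k-\varepsilon .$$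
For all sufficiently small $\varepsilon$ there is a disc $D_{k+1}$ such that this is a valid stage $k+1$.

*Proof.* The zero $x_k$ of $f_k\not\equiv0$ is simple, so $f_k'(x_k)\ne0$. (C1) holds if $\varepsilon\le2^{-k-2}$. By hypothesis 2 and (12), $A_{k+1}\to A_k$, and by Proposition 5 $f_{k+1}\to f_k$, both locally uniformly in $\mathbb H$; so (C3) holds for small $\varepsilon$. The point $q=x_k+\varepsilon+i\varepsilon b\in\mathbb H$ is a zero of $f_{k+1}$. Since $\operatorname{Im}q\to0$ and $D_1\cup\dots\cup D_k$ is compact in $\mathbb H$, $q$ is outside these discs for small $\varepsilon$. Zeros of $f_{k+1}$ are isolated, so a small closed disc $D_{k+1}$ about $q$ satisfies (C2). $\square$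

*Proof of Theorem 1.* Only the bound on $A_k$ is left. Take $Q^*=Q_1+Q_2$, so $\lambda_\pm(Q^*)=\pm2$, and
$$K_Q=\sup_{w\in\mathbb H}\eta\,(|Q^*|+|Q_1|+|Q_2|)<\infty .$$
Given $C>0$, choose $\kappa_0>0$ with $20\kappa_0K_Q\le\frac C4$ and put $C_k=(1-2^{-k-1})C$. We build a chain with
$$4y^2|A_k|\le1+C_k\frac y{1+|z|^2}\quad\text{in }\mathbb H. \tag{16}$$

**Step 1: the choice at stage $k$.** We specify what is fed into Lemma 7. Let $M\ge\sup_{\overline{\mathbb H}}|A_k|$, and take $A_\varepsilon=A_k$, $\kappa=\kappa_0\varepsilon$. Hypotheses 1 and 2 are trivial, and 3 holds for small $\varepsilon$ since then $M\varepsilon^2\le(\kappa_0\varepsilon)^{3/2}$. So for small $\varepsilon$ we get a stage $k+1$ with $A_{k+1}=A_k+T$. We check (16) for $k+1$, with $r=\varepsilon^{1/2}$, where $\varepsilon\le\frac1{16}$, so $4\varepsilon\le r\le1$.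

**Step 2: far from $x_k$.** Here $T$ is small enough to be paid for by $C_{k+1}-C_k$. Let $|z-x_k|\ge r$. By (12), $y\le|z-x_k|$ and $1+|z|^2\le3+2|z-x_k|^2$,
$$4y^2|T|\,\frac{1+|z|^2}y\le K\varepsilon^2|z-x_k|^{-3}\big(3+2|z-x_k|^2\big)\le K\varepsilon^2r^{-3}=K\varepsilon^{1/2}\le2^{-k-2}C=C_{k+1}-C_k$$
for small $\varepsilon$, and (16) for $A_k$ gives (16) for $A_{k+1}$.

**Step 3: near $x_k$.** Here $T$ may use up the critical $1$, and all else must be $O(y)$. Let $|z-x_k|\le r$; then $|z|\le2$. By (5), (11), $|c_j|\le1$ and $\eta-b=y/\varepsilon$,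
$$4y^2|T|\le1+4(\eta-b)\kappa\cdot\eta|Q|\le1+4\kappa_0K_Q\,y ,$$
while $4y^2|A_k|\le4Mry$. As $1+|z|^2\le5$,
$$4y^2|A_{k+1}|\le1+(20\kappa_0K_Q+20Mr)\frac y{1+|z|^2}\le1+\frac C2\,\frac y{1+|z|^2}$$
as soon as $20Mr\le\frac C4$; and $\frac C2\le C_{k+1}$.

**Step 4: conclusion.** By induction we obtain a chain satisfying (16). Lemma 6 gives $A$ and $f\not\equiv0$ with infinitely many zeros and $4y^2|A|\le1+Cy/(1+|z|^2)$ in $\mathbb H$. By (2) and (3), $|A_{\mathbb D}(\zeta)|(1-|\zeta|^2)^2\le1+C(1-|\zeta|)$, and zeros correspond to zeros. $\blacksquare$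

## 9. Confining the excess to the top of the semicircle

For a very small $\psi$ two features of this proof fail. First, the excess $4\eta^2\kappa|Q|$ in (11) is spread over all heights. At the top ($\eta\approx1$, $y\approx\varepsilon$) we can afford $\kappa\approx\psi(\varepsilon)$, but lower down the permitted excess can be far smaller than $\kappa\eta^2$: with $\psi(t)=e^{-1/\sqrt t}$ and $\kappa=\psi(\varepsilon)$, the quantity $\psi(\varepsilon\eta)$ is not bounded below by a fixed multiple of $\kappa\eta^2$. Second, near $x_k$ the old coefficient contributes up to $4My^2$, which $\kappa$ may not dominate. This section deals with the first problem, Section 10 with the second.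

On the unit semicircle $\Gamma=\{e^{i\varphi}:0\le\varphi\le\pi\}$ we have $w^2-1=2i\eta w$, so $(w^2-1)^2=-4\eta^2w^2$ and
$$4\eta^2|S+\kappa Q|=|1-4\kappa\eta^2w^2Q| .$$
So there is no excess, to first order, where $\operatorname{Re}(w^2Q)>0$. On the other hand $(1-w^2)dw=2w^2\sin\varphi\,d\varphi$ on $\Gamma$, hence
$$\lambda_+(Q)=-2\int_0^{\pi/2}w^2Q\sin\varphi\,d\varphi,\qquad\lambda_-(Q)=2\int_{\pi/2}^\pi w^2Q\sin\varphi\,d\varphi ,$$
and $\lambda_\pm=\pm2$ requires $\operatorname{Re}(w^2Q)$ to be negative somewhere. We put the negative part near $w=i$ only.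

**Lemma 8.** There is $Q^*\in\mathcal Q$ with $\lambda_\pm(Q^*)=\pm2$ and
$$\operatorname{Re}\big(w^2Q^*(w)\big)\ge\tfrac12\qquad\text{for }w=e^{i\varphi},\ 0\le\varphi\le\pi,\ |\varphi-\tfrac\pi2|\ge\tfrac18. \tag{17}$$

*Proof.* Let $k(\varphi)=1-B\,(1-8|\varphi-\frac\pi2|)^+$ with $B$ such that $\int_0^{\pi/2}k\sin\varphi\,d\varphi=-1$; by symmetry also $\int_{\pi/2}^\pi k\sin\varphi\,d\varphi=-1$. The image of $\Gamma$ under $u=1/(w+2i)$ is a circular arc, a compact set with empty interior and connected complement. By Mergelyan's theorem polynomials in $u$ are uniformly dense in the continuous functions on it. Approximate $w^{-2}(w+2i)^4k$ by $P(u)$ and put $\hat Q=(w+2i)^{-4}P\big(1/(w+2i)\big)\in\mathcal Q$. Since $|w+2i|\ge2$ on $\Gamma$, for each $\tau>0$ we can reach $|w^2\hat Q-k|\le\tau$ on $\Gamma$. Then $|\lambda_\pm(\hat Q)\mp2|\le2\tau$, and adding multiples of $Q_1,Q_2$ with coefficients of modulus at most $\tau$ gives $Q^*$ with $\lambda_\pm(Q^*)=\pm2$. Where $|\varphi-\frac\pi2|\ge\frac18$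 we have $k=1$, so $\operatorname{Re}(w^2Q^*)\ge1-\tau-\tau\sup_\Gamma(|Q_1|+|Q_2|)\ge\frac12$ for small $\tau$. $\square$

From now on until the end of Section 10, $Q^*$ is this function and $K_*$ is the constant $K$ in the bound $|c_j|\le K\kappa^{1/2}$ of Proposition 5 for it.

**Lemma 9.** There are $C_0,\kappa_1>0$ such that for $0<\kappa\le\kappa_1$, $Q=Q^*+c_1Q_1+c_2Q_2$ with $|c_j|\le K_*\kappa^{1/2}\le1$, and all $w\in\mathbb H$,
$$4\eta^2|S+\kappa Q|\le1+C_0\kappa\,1_{\{|w-i|<1/2\}}-\tfrac12\kappa\eta^2(1+|w|)^{-4}. \tag{18}$$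

*Proof.*

**Step 1: the top.** For $|w-i|<\frac12$ we use (5): the left side is at most $1+4\eta^2\kappa|Q|$, and (18) holds if $C_0$ is large.

**Step 2: expansion elsewhere.** We separate the first-order term, which carries the sign. Let $|w-i|\ge\frac12$, $X=4\eta^2|S|\le1$, $s=|w|^2-1$, $\vartheta=(w^2-1)^2/|w^2-1|^2$. From $|1+\xi|\le1+\operatorname{Re}\xi+\frac12|\xi|^2$ with $\xi=\kappa(w^2-1)^2Q$,
$$4\eta^2|S+\kappa Q|=X|1+\xi|\le X+4\kappa\eta^2\operatorname{Re}(\vartheta Q)+2\kappa^2\eta^2|w^2-1|^2|Q|^2 .$$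
Since $|w^2-1|\le(1+|w|)^2$ and $|Q|\le K(1+|w|)^{-4}$, the last term is at most $K\kappa^2\eta^2(1+|w|)^{-4}$; replacing $Q$ by $Q^*$ in the middle term costs at most $K\kappa^{3/2}\eta^2(1+|w|)^{-4}$. Let $\mu\in(0,\frac1{16}]$ be a number, fixed in Step 4, depending only on $Q^*$.

**Step 3: away from the semicircle, $s^2\ge\mu\eta^2$.** Here $X$ itself leaves room. By (5), $X=\frac{4\eta^2}{4\eta^2+s^2}\le\frac4{4+\mu}\le1-\frac\mu5$. The other terms are at most $K\kappa\eta^2(1+|w|)^{-4}\le K\kappa$, so (18) holds for small $\kappa$.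

**Step 4: close to the semicircle, $s^2<\mu\eta^2$.** Here the sign in (17) is used. As $\eta\le|w|$, $\big||w|-1\big|=\frac{|s|}{|w|+1}\le\sqrt\mu\le\frac14$. Put $\hat w=w/|w|$ and $\sigma=s/(2\eta)$, so $|\sigma|\le\frac{\sqrt\mu}2\le\frac18$. Since $w^2-|w|^2=2i\eta w$, we have $w^2-1=2\eta(iw+\sigma)$ and
$$\vartheta=\frac{w^2-1}{\overline{w^2-1}}=\frac{iw+\sigma}{-i\bar w+\sigma} .$$
As $\hat w^2\bar w=w$, this gives
$$|\vartheta+\hat w^2|=\frac{|\sigma|\,|1+\hat w^2|}{|-i\bar w+\sigma|}\le\frac{2|\sigma|}{|w|-|\sigma|}\le K\sqrt\mu .$$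
Also $|Q^*(w)-Q^*(\hat w)|\le K|w-\hat w|\le K\sqrt\mu$. If $\hat w=e^{i\varphi}$, then $|\varphi-\frac\pi2|\ge|\hat w-i|\ge\frac12-\sqrt\mu\ge\frac14$, so (17) applies to $\hat w$, and $\operatorname{Re}(\vartheta Q^*(w))\le-\frac12+K\sqrt\mu\le-\frac14$ for a suitable fixed $\mu$. As $X\le1$, the total is at most $1-\kappa\eta^2+K\kappa^{3/2}\eta^2\le1-\frac12\kappa\eta^2$ for small $\kappa$. $\square$

## 10. Erasing the old coefficient near the new zero: proof of Theorem 2(b)

Replacing $\psi$ by $\min(\psi,1)$ keeps monotonicity and the liminf condition, so assume $\psi\le1$. Let $\Psi(z)=\psi(1-|\zeta(z)|)$ on $\mathbb H$; as $\psi$ is positive and non-decreasing, $\Psi$ is bounded below by a positive constant on each compact set. We build a chain with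
$$4y^2|A_k|\le1+(1-2^{-k-1})\Psi\quad\text{in }\mathbb H, \tag{19}$$
starting from $A_0=0$.

**Step 1: a cut-off with a high-order zero at $x_k$.** Near $x_k$ we make the old coefficient negligible against $\kappa$, by multiplying it by an analytic $\chi$ that is tiny near $x_k$ and close to $1$ elsewhere. Let $M\ge1$ with $(1+|z|^2)^2|A_k|\le M$ on $\overline{\mathbb H}$. Choose $t_j\to0$ with $t_j\log\frac1{\psi(t_j)}\to0$ and let $\varepsilon=18t_j$. Put
$$\kappa=\kappa_0\min\big(\varepsilon,\psi(\tfrac\varepsilon{18})\big),\quad\kappa_0=\min\big(1,\tfrac1{2C_0}\big),\quad N=\big\lceil3\log_2\tfrac1\kappa\big\rceil,\quad r=22\varepsilon,$$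
$$\chi(z)=\Big(\frac{z-x_k}{z-x_k+ir}\Big)^N,\qquad A_\varepsilon=A_k\chi\in\mathcal A .$$

**Step 2: the hypotheses of Proposition 5.** This is the only place where the liminf condition enters: it allows $N$ to be large compared with $\log\frac1\kappa$ while $N\varepsilon\to0$. Indeed
$$\varepsilon\log\tfrac1\kappa\le\varepsilon\big(\log\tfrac1{\kappa_0}+\log^+\tfrac1\varepsilon\big)+18t_j\log\tfrac1{\psi(t_j)}\to0,$$
so $N\varepsilon\to0$. For $z\in\overline{\mathbb H}$, $|z-x_k+ir|\ge\max(|z-x_k|,r)$. Hence $|\chi|\le1$, $|\chi|\le(|z-x_k|/r)^N$, and, using $|a^N-1|\le N|a-1|$ for $|a|\le1$, $|\chi-1|\le Nr/|z-x_k|\to0$ locally uniformly in $\mathbb H$. This gives hypotheses 1 and 2. For $|z-x_k|\le11\varepsilon$ we have $|\chi|\le2^{-N}\le\kappa^3$, hence for small $\varepsilon$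
$$\varepsilon^2|A_\varepsilon|\le M\kappa^3\varepsilon^2\le\kappa^2\qquad(z\in\overline{\mathbb H},\ |z-x_k|\le11\varepsilon),$$
which contains hypothesis 3. By Lemma 7, for small $\varepsilon$ (in the sequence) we get a stage $k+1$ with $A_{k+1}=A_k\chi+T$. It remains to check (19) for $k+1$. Let $r_0=\frac1{4\sqrt M}$ and $4\varepsilon\le r_0$, and let $w$ be as in (10). We treat three regions which cover $\mathbb H$.

**Step 3: the region $|w|\le10$.** Here Lemma 9 does the work. We have $|z-x_k|\le11\varepsilon$ and $y\le\varepsilon\eta$, so $4y^2|A_k\chi|\le4\eta^2\kappa^2\le\frac12\kappa\eta^2\,11^{-4}$ for small $\varepsilon$, which is absorbed by the last term of (18). With (11), $4y^2|A_{k+1}|\le1+C_0\kappa\,1_{\{|w-i|<1/2\}}$. If $|w-i|<\frac12$, then for small $\varepsilon$ (so $b\le\frac14$) $y=\varepsilon(\eta-b)\ge\frac\varepsilon4$ and $|z|\le2$, so $|z+i|^2\le9$ and by (3) $1-|\zeta|\ge\frac29\cdot\frac\varepsilon4=\frac\varepsilon{18}$. Hence $C_0\kappa\le\frac12\psi(\frac\varepsilon{18})\le\frac12\Psi(z)\le(1-2^{-k-2})\Psi(z)$.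

**Step 4: the region $|w|>10$, $|z-x_k|\le r_0$.** Here nothing is near critical:
$$4\eta^2|S|\le\frac{4|w|^2}{(|w|^2-1)^2}<\frac1{20},\qquad4\eta^2\kappa|Q|\le K\kappa\le\frac18,\qquad4y^2|A_k\chi|\le4r_0^2M=\frac14 .$$
With (11) the total is less than $1$.

**Step 5: the region $|z-x_k|\ge r_0$.** Here $T$ is a small perturbation. By (12), $4y^2|T|\le4K\varepsilon^2/r_0^2$, and $|A_k\chi|\le|A_k|$. Let $y_1=(8M)^{-1/2}$. If $y<y_1$ or $|z|>1/y_1$, then $4y^2|A_k|\le\frac{4My^2}{(1+|z|^2)^2}\le\frac12$, so $4y^2|A_{k+1}|\le1$ for small $\varepsilon$. On the compact set $\{y\ge y_1,\ |z|\le1/y_1\}$, for small $\varepsilon$, $4y^2|T|\le2^{-k-2}\inf\Psi$ (infimum over this set), and (19) for $k$ gives (19) for $k+1$.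

**Step 6: conclusion.** Lemma 6 gives $A$ and $f\not\equiv0$ with infinitely many zeros and $4y^2|A|\le1+\Psi$ in $\mathbb H$. By (2), $|A_{\mathbb D}(\zeta)|(1-|\zeta|^2)^2\le1+\psi(1-|\zeta|)$, and zeros correspond to zeros. $\blacksquare$

## 11. Two low zeros determine $A$ near their semicircle

We turn to Theorem 2(a). Suppose a non-trivial solution has infinitely many zeros in $\mathbb D$. They accumulate at a boundary point. If $f$ solves the equation with $A$, then $f(e^{i\alpha}\zeta)$ solves it with $e^{2i\alpha}A(e^{i\alpha}\zeta)$, so after a rotation the point is $\zeta=-1$, i.e. $z=0$ in the half-plane. There we write $A,f$ for the transferred functions. Let $N\ge2$ bound $4y^2|A|$ on $\mathbb H$; it exists because $A_{\mathbb D}$ is bounded on compact sets and $\psi\le\psi(1)$. By (4), with $c_1=\frac c{16}$ and some $\delta_0\in(0,\frac12)$,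
$$4y^2|A(z)|\le1+e^{-c_1/y},\qquad z\in\mathbb H,\ |z|<\delta_0. \tag{20}$$
In this and the next section $K$ depends only on $N$, and "universal" constants depend on nothing.

As in Section 5, one pair of zeros gives no contradiction. But the energy inequality contains more: the term $\int d|v|^2$ forces $g$ to be small near the top. So two zeros on a semicircle of radius $h$ force $A$ to be close to the model coefficient there, with an error which is a power of $e^{-c_1/h}$.

**Lemma 10.** Let $\delta\le\min(\delta_0,c_1)$ with $e^{-c_1/\delta}\le10^{-4}$, and let $z_1\ne z_2$ be zeros of $f$ in $\mathbb H\cap\{|z|<\delta\}$. Then the geodesic through $z_1,z_2$ is a semicircle with real centre $x$ and radius $h$, its top $x+ih$ lies on the geodesic segment $[z_1,z_2]$, and $\max(\operatorname{Im}z_1,\operatorname{Im}z_2)\le h<\delta$. With $\phi=x+h\Theta$, $g=A(\phi)\phi'^2-1$ and $e_0=e^{-c_1/h}$,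
$$\int_{-1}^1|g(\sigma)|\,d\sigma\le12\,e_0^{1/2}. \tag{21}$$

*Proof.*

**Step 1: the energy inequality.** We apply Lemma 3 with $e(\sigma)=e^{-c_1/y(\sigma)}$, $y(\sigma)=\operatorname{Im}\phi(\sigma)$. The half-disc $\mathbb H\cap\{|z|<\delta\}$ is hyperbolically convex, so it contains the segment; thus $h<\delta$ and (20) gives $4y^2|A|\le1+e$ there. By Lemma 3(a), $\cosh2\sigma\ge1+2\sigma^2$ and $h\le c_1$,
$$e(\sigma)\le e^{-(c_1/h)\cosh2\sigma}\le e^{-(c_1/h)(1+2\sigma^2)}\le e_0e^{-2\sigma^2}.$$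
So $\alpha\le e_0\sqrt{\pi/2}\le\frac32e_0$ and $\int|\sigma|e\le\frac12e_0\le\frac14$. With $|v(0)|=1$, (8) gives $\frac12\int|v'|^2+\int d|v|^2\le3e_0$ and $|v(\sigma)|\ge1-(6e_0|\sigma|)^{1/2}$.

**Step 2: the top is interior.** This identifies the geodesic. As $e_0\le10^{-4}$, $|v|\ge\frac12$ at all $\sigma\in[\sigma_1,\sigma_2]$ with $|\sigma|\le4$. Since $v(\sigma_1)=v(\sigma_2)=0$ and $\sigma_1\le0\le\sigma_2$, we get $[-4,4]\subset(\sigma_1,\sigma_2)$. So the highest point is interior, and by Lemma 3(a) the geodesic is a semicircle with top $\phi(0)$ and radius $h$. Up to $\xi\mapsto-\xi$, which does not change $\int_{-1}^1|g|$, we have $\phi=x+h\Theta$.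

**Step 3: from $d$ to $g$.** As $|v|^2\ge\frac14$ on $[-1,1]$, $\int_{-1}^1d\le12e_0$. Since $\operatorname{Re}(1+g)=1+e-d$ and $|1+g|\le1+e$,
$$|\operatorname{Im}g|^2\le(1+e)^2-(1+e-d)^2\le2(1+e)d\le4d,\qquad|\operatorname{Re}g|\le e+d .$$
By Cauchy–Schwarz $\int_{-1}^1|g|\le2e_0+12e_0+2(2\cdot12e_0)^{1/2}\le12e_0^{1/2}$, because $14e_0\le0.14\,e_0^{1/2}$ and $2\sqrt{24}<9.8$. $\square$

**Lemma 11.** There are universal $\gamma>0$ and $r_1\in(0,\frac14]$ such that in Lemma 10, if $\delta$ is small enough (depending only on $c_1$), then with $w_1=i\tan\frac{5\pi}{16}$ (so $|w_1|\in(1.49,1.50)$), $p=x+hw_1$ and $\mathcal S(z)=\dfrac{h^2}{((z-x)^2-h^2)^2}$,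
$$|A-\mathcal S|\le Ke_0^\gamma h^{-2}\ \text{ on }|z-p|\le hr_1;\qquad4y^2|\mathcal S|\le1\ \text{ in }\mathbb H. \tag{22}$$

*Proof.*

**Step 1: $g$ measures $A-\mathcal S$.** With $\phi=x+h\Theta$ we have $\phi'=h(1-\Theta^2)$, so $\mathcal S(\phi)\phi'^2=1$ and $(A-\mathcal S)(\phi)\phi'^2=g$. By (6), $4y^2|\mathcal S|=4y^2/|\phi'|^2=\cos^2(2\operatorname{Im}\xi)\le1$. On $|\operatorname{Im}\xi|\le\frac\pi8$ we have $|g|\le1+N/\cos^2(2\operatorname{Im}\xi)\le1+2N$.

**Step 2: from the segment into the strip.** The smallness (21) on $[-1,1]$ is carried inside by harmonic measure. Let $U=\{|\operatorname{Re}\xi|<1,\ 0<\operatorname{Im}\xi<\frac\pi8\}$, $I=[-1,1]$, and let $\mathcal B\subset U$ be the closed disc with centre $\frac{i\pi}{16}$ and radius $\frac\pi{32}$. For $\xi\in\mathcal B$ the harmonic measure $\omega_\xi$ of $U$ satisfies $m:=\omega_\xi(I)\ge m_0>0$, and its density on $I$ is at most that of the half-plane, hence at most $\frac1{\pi\operatorname{Im}\xi}\le\frac{32}{\pi^2}$.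 Subharmonicity of $\log|g|$ (if $g\equiv0$ there is nothing to prove) and Jensen's inequality give
$$\log|g(\xi)|\le m\log\Big(\frac1m\int_I|g|\,d\omega_\xi\Big)+(1-m)\log(1+2N)\le m_0\log(K'e_0^{1/2})+\log(1+2N)$$
with $K'=\frac{384}{\pi^2m_0}$ universal, as soon as $K'e_0^{1/2}<1$; this holds if $K'e^{-c_1/(2\delta)}<1$. So $|g|\le Ke_0^\gamma$ on $\mathcal B$ with $\gamma=\frac{m_0}2$.

**Step 3: back to the half-plane.** By the open mapping theorem $\Theta(\mathcal B)$ contains a closed disc of some radius $r_1\le\frac14$ about $\Theta(\frac{i\pi}{16})=\tanh\frac{5i\pi}{16}=w_1$. If $|z-p|\le hr_1$, then $z=\phi(\xi)$ with $\xi\in\mathcal B$, $y\ge h(1.49-\frac14)\ge h$ and $|\phi'|\ge2y\ge2h$ by (6), so $|A-\mathcal S|=|g|/|\phi'|^2\le Ke_0^\gamma h^{-2}$. $\square$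

## 12. Three zeros at different scales: proof of Theorem 2(a)

A pair of zeros at a very small scale $h$ forces $A\approx\mathcal S$ at scale $h$, with error $e^{-\gamma c_1/h}$. From a point at a larger scale $R$, the small disc where this is known has harmonic measure of order $h/R$, and $\frac{c_1}h\cdot\frac hR=\frac{c_1}R$. So the estimate survives at scale $R$ with error $e^{-\mathrm{const}/R}$. There $\mathcal S$ is tiny. But a pair of zeros at scale $R$ forces $4y^2|A|$ to be close to $1$ somewhere at scale $R$. This contradiction uses only three zeros: $z_1$ with $z_2$ give the scale $R$, and $z_2$ with $z_3$ the scale $h$.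

**Step 1: choices.** We fix the constants in order. The constants $\gamma,r_1$ are universal, and so are $G_1=\log(1+2/r_1)$ and the constant $c_2$ below. Put $c_3=c_2\gamma c_1/16$. Fix $\delta>0$ so small that Lemmas 10 and 11 apply and $Ke^{-c_3/\delta}<\frac18$ with the $K$ of (24) below, which does not depend on $\delta$. Let $z_1$ be a zero of $f$ in $\mathbb H\cap\{|z|<\delta\}$. Let $z_2\ne z_3$ be zeros with $|z_2|,|z_3|<\delta'$, where $\delta'\le\operatorname{Im}z_1/100$ will be small; they differ from $z_1$.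

**Step 2: the pair $(z_1,z_2)$.** This gives a point where $A$ is large. Lemma 10 gives a semicircle with centre $x'$ and radius $R$, $\operatorname{Im}z_1\le R\le\delta$. The corresponding $g$ has $\int_{-1}^1|g|\le0.12$, so $|g(\sigma')|\le\frac12$ for some $|\sigma'|\le1$. For the corresponding point $q$ on the semicircle
$$4(\operatorname{Im}q)^2|A(q)|=|1+g(\sigma')|\ge\tfrac12,\qquad\tfrac R4\le R\operatorname{sech}2\le\operatorname{Im}q\le R,\qquad|\operatorname{Re}q|\le R+|x'|\le2R+\delta', \tag{23}$$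
the last because $|z_2-x'|=R$.

**Step 3: the pair $(z_2,z_3)$ and a large disc.** We set up a disc in which information can be carried from scale $h$ to $q$. Lemmas 10 and 11 for this pair give $x,h,p,\mathcal S$ and $e_0=e^{-c_1/h}$. The segment $[z_2,z_3]$, hence the top $x+ih$, lies in $\{|z|<\delta'\}$, so $|x|,h<\delta'\le\frac R{100}$. Put $D=A-\mathcal S$; it is analytic in $\mathbb H$ and $4y^2|D|\le N+1$. Let
$$\rho=16R,\qquad o=x+i\big(\rho+\tfrac h2\big),\qquad\Delta=\{|z-o|<\rho\},$$
so $\overline\Delta\subset\{y\ge\frac h2\}$, and $z\in\Delta$ iff $(\operatorname{Re}z-x)^2+(y-\frac h2)^2<2\rho(y-\frac h2)$.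

The disc $|z-p|\le hr_1$ lies in $\Delta$: there $|\operatorname{Re}z-x|\le\frac h4$ and $0.74h\le y-\frac h2\le1.25h$, so the left side is at most $1.63h^2$, while $\rho\ge1600h$.

The point $q$ lies in $\Delta$, well inside. Put $y'=\operatorname{Im}q-\frac h2\in[0.24R,R]$; also $|\operatorname{Re}q-x|\le2.1R$. The function $y'^2-32Ry'$ is decreasing on $[0.24R,R]$ and less than $-7.6R^2$ at $0.24R$, so $|q-o|^2\le4.41R^2+\rho^2-2\rho y'+y'^2\le\rho^2-3R^2$. Hence $s:=(q-o)/\rho$ has $1-|s|^2\ge\frac3{256}\ge\frac1{86}$. Finally $q$ is not in $\{|z-p|\le hr_1\}$, since $\operatorname{Im}q\ge\frac R4\ge25h$.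

**Step 4: the a priori bound as a harmonic function.** The bound $|D|\le\frac{N+1}{4y^2}$ deteriorates at the bottom of $\Delta$; this step shows that it does no harm at $q$. Let $P$ be the Poisson integral in $\Delta$ of $\log\frac{N+1}{4y^2}$, and $P_0=\log\frac{N+1}{36\rho^2}$. As $y\le2\rho+\frac h2\le3\rho$ on $\overline\Delta$, $P\ge P_0$. On $\partial\Delta$, $\log\frac{N+1}{4y^2}-P_0=\log\frac{9\rho^2}{y^2}\ge0$ and $y\ge\rho(1-\cos\theta)$, where $\theta$ is the angle measured from the lowest point. Since $1-\cos\theta=2\sin^2\frac\theta2$ and $\log|\sin\frac\theta2|$ has mean $-\log2$, the mean of $\log(1-\cos\theta)$ is $-\log2$. So the mean of $\log\frac{9\rho^2}{y^2}$ over $\partial\Delta$ is at most $\log9+2\log2=\log36$. Harnack's inequality for $P-P_0\ge0$, together with the bound on $1-|s|^2$, gives $P(q)\le P_0+K$.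

**Step 5: Green's function.** It measures how much of the smallness near $p$ is felt at $q$. Let $a=(p-o)/\rho$ and $\hat z=(z-o)/\rho$. Green's function of $\Delta$ with pole $p$ is $G=\log\big|\frac{1-\bar a\hat z}{\hat z-a}\big|$, and $1-|a|=(|w_1|-\frac12)\frac h\rho\in[0.99\frac h\rho,\frac h\rho]$. On $|z-p|=hr_1$,
$$|1-\bar a\hat z|\le1-|a|^2+|a-\hat z|\le(2+r_1)\frac h\rho,\qquad\text{so } G\le\log\frac{2+r_1}{r_1}=G_1 .$$
At $q$, using $-\log(1-t)\ge t$ and $|1-\bar as|\le2$,
$$G(q)=-\tfrac12\log\Big(1-\frac{(1-|a|^2)(1-|s|^2)}{|1-\bar as|^2}\Big)\ge\tfrac18(1-|a|^2)(1-|s|^2)\ge c_2G_1\frac h\rho$$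
with universal $c_2=\frac{0.99}{8\cdot86\,G_1}>0$.

**Step 6: carrying the estimate to $q$.** If $D\equiv0$, then (24) is trivial. Otherwise $u=\log|D|-P$ is subharmonic in $\Delta$, $u\le0$ on $\partial\Delta$, and by (22) and $P\ge P_0$, on $|z-p|\le hr_1$
$$u\le\log\frac{Ke_0^\gamma}{h^2}-P_0\le-\Lambda,\qquad\Lambda:=\frac{\gamma c_1}h-2\log\frac\rho h-K .$$
As $h<\delta'$ and $\rho\le16$, we have $\Lambda>0$ if $\delta'$ is small; we choose it so. The function $u+\frac\Lambda{G_1}G$ is at most $0$ on $\partial\Delta$, where $G=0$, and on $|z-p|=hr_1$, where $G\le G_1$. By the maximum principle $u\le-\frac\Lambda{G_1}G$ in $\Delta\setminus\{|z-p|\le hr_1\}$. Hence, since $\frac h\rho\log\frac\rho h\le1$,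
$$u(q)\le-c_2\Lambda\frac h\rho\le-\frac{c_2\gamma c_1}\rho+K .$$
Therefore, as $P(q)\le P_0+K$ and $4R^2e^{P_0}=\frac{4R^2(N+1)}{36\cdot256R^2}\le K$,
$$4(\operatorname{Im}q)^2|D(q)|\le4R^2e^{P_0+K}e^{-c_2\gamma c_1/\rho}\le Ke^{-c_3/R},\qquad c_3=\frac{c_2\gamma c_1}{16}. \tag{24}$$

**Step 7: the contradiction.** We compare with (23). As $R\le\delta$, the right side of (24) is less than $\frac18$. Also $|(q-x)^2-h^2|=|q-x-h|\,|q-x+h|\ge(\operatorname{Im}q)^2$, so
$$4(\operatorname{Im}q)^2|\mathcal S(q)|\le\frac{4h^2}{(\operatorname{Im}q)^2}\le\frac{64h^2}{R^2}<\frac18 .$$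
Hence $4(\operatorname{Im}q)^2|A(q)|<\frac14$, contradicting (23). So every non-trivial solution has finitely many zeros. $\blacksquare$
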